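# Why $q(5)$ exceeds Graham's number

## 1. First rows of small Laver tables

Put on $\{1,2,3,4\}$ a binary operation $\star$ with $a\star1\equiv a+1 \pmod 4$, so that $4\star 1=1$, and with the left distributive law $a\star(b\star c)=(a\star b)\star(a\star c)$. These two demands leave no freedom. Taking $c=1$ gives, for $1\le a,b<4$,
$$a\star(b+1)=(a\star b)\star(a+1), \tag{1}$$
and for $a=4$ it gives $4\star(b+1)=(4\star b)\star 1$. We fill the table from the bottom row upward.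

Row 4 starts with $1$ and each entry is the successor of the previous one, so it is $1,2,3,4$. Row 3 starts with $3\star1=4$, and then $3\star(b+1)=4\star4=4$ forever. Row 2 starts with $3$, then $2\star2=3\star3=4$, then $2\star3=4\star3=3$, and it repeats: $3,4,3,4$. Row 1 starts with $2$, then $1\star2=2\star2=4$, then $1\star 3=4\star2=2$: the row is $2,4,2,4$. Its period is $2$.

On $\{1,\dots,8\}$ the same rule works. Row 8 is the identity. Once a row $a<8$ reaches the value $8$, its next value is $8\star(a+1)=a+1=a\star 1$ and it repeats, so one period is enough: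

* row 7: $8$;
* row 6: $7,\ 7\star7=8$;
* row 5: $6,\ 6\star6=8$;
* row 4: $5,\ 5\star5=6,\ 6\star5=7,\ 7\star5=8$;
* row 3: $4,\ 4\star4=8$;
* row 2: $3,\ 3\star3=4,\ 4\star3=7,\ 7\star3=8$;
* row 1: $2,\ 2\star2=4,\ 4\star2=6,\ 6\star2=8$.

Now the first row has period $4$.

**Definition (Laver table).** For $n\ge0$, the Laver table $A_n$ is the unique binary operation $\star_n$ on $\{1,\dots,2^n\}$ such that $a\star_n1\equiv a+1\pmod{2^n}$ and $a\star_n(b\star_nc)=(a\star_nb)\star_n(a\star_nc)$ for all $a,b,c$. Write $p(n)$ for the period of its first row $(1\star_nk)_{1\le k\le 2^n}$; it is always a power of two.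

We have just found $p(2)=2$ and $p(3)=4$. The sequence $p(0),p(1),\dots$ (OEIS A098820) begins
$$1,1,2,4,4,8,8,8,8,16,16,\ldots,16,\ldots$$
When does $32$ appear? Let $q(5)$ be the least $n$ with $p(n)=32$. Dougherty showed that if there is an I3 rank-into-rank cardinal, a large cardinal axiom not provable in ZFC, then $q(5)$ exists and
$$q(5)>\mathrm{Ack}_9(\mathrm{Ack}_8(\mathrm{Ack}_8(254))),$$
where $\mathrm{Ack}_0(k)=k+1$, $\mathrm{Ack}_{m+1}(0)=\mathrm{Ack}_m(1)$ and $\mathrm{Ack}_{m+1}(k+1)=\mathrm{Ack}_m(\mathrm{Ack}_{m+1}(k))$. This bound is smaller than Graham's number. Is $q(5)$ itself larger than Graham's number?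

Recall the notation. Put $3\uparrow^1m=3^m$ and let $3\uparrow^{n+1}m$ be the result of applying $u\mapsto3\uparrow^nu$ exactly $m$ times to $1$. Exponents in parentheses denote iteration, so $3\uparrow^{n+1}m=(3\uparrow^n\cdot)^{(m)}(1)$. Put
$$f(m)=3\uparrow^m3,\qquad g_1=3\uparrow^43=f(4),\qquad g_{k+1}=3\uparrow^{g_k}3=f(g_k).$$
So $g_k=f^{(k)}(4)$, and Graham's number is $g_{64}$.

**Theorem 1.** Assume I3. Then $q(5)>g_{2059}$. In particular $q(5)>g_{64}$, so $q(5)$ is larger than Graham's number.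

**Theorem 2.** Assume I3. For $m\ge1$ let $F_0=f$, $F_{i+1}(m)=F_i^{(m)}(m)$, $E_0(m)=F_m(m)$, $E_{i+1}(m)=E_i^{(m)}(m)$. Then $q(5)>E_5(g_{2059})$.

Neither bound is claimed to be optimal. Both are proved in ZFC + I3.

## 2. Elementary embeddings and the number $q(5)$

This section turns $q(5)$ into a count of critical points.

By I3, fix a nontrivial elementary embedding $j:V_\lambda\to V_\lambda$, where $\lambda$ is the supremum of the critical sequence $\mathrm{crit}(j),\,j(\mathrm{crit}(j)),\,j(j(\mathrm{crit}(j))),\dots$. Here $\mathrm{crit}(k)$ is the least ordinal moved by $k$. An elementary $k$ is strictly increasing on ordinals, so $k(\alpha)\ge\alpha$; it fixes everything below $\mathrm{crit}(k)$ and satisfies $k(\mathrm{crit}(k))>\mathrm{crit}(k)$.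

**Definition (application).** For elementary $k,l:V_\lambda\to V_\lambda$ put $kl=\bigcup_{\alpha<\lambda}k(l\cap V_\alpha)$. It is again an elementary embedding of $V_\lambda$ into itself. Products associate to the left: $klh=(kl)h$. Let $A_j$ be the closure of $\{j\}$ under application, $C=\{\mathrm{crit}(k):k\in A_j\}$, $j_1=j$ and $j_{n+1}=j_nj$.

Application is not composition. One can think of $kl$ as "$l$ as seen through $k$":
$$(kl)(k(x))=k(l(x)). \tag{2}$$
Indeed, if $(x,l(x))\in V_\alpha$, then $(x,l(x))\in l\cap V_\alpha$, and applying $k$ gives $(k(x),k(l(x)))\in k(l\cap V_\alpha)\subseteq kl$. I call (2) the evaluation rule: to evaluate $kl$ at a point, write the point as $k$ of something. In particular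
$$(kl)(x)=k(l(x))\quad\text{if }k(x)=x. \tag{3}$$
Applying $k$ to the statement that $l$ fixes all ordinals below $\mathrm{crit}(l)$ and moves $\mathrm{crit}(l)$ gives
$$\mathrm{crit}(kl)=k(\mathrm{crit}(l)),\qquad\text{hence}\qquad k[C]\subseteq C\ \text{ for }k\in A_j. \tag{4}$$
Finally, application is left distributive:
$$k(lh)=(kl)(kh). \tag{5}$$
By (2) with $x=h\cap V_\alpha$ we have $k(l(h\cap V_\alpha))=(kl)(k(h\cap V_\alpha))$. Here $l(h\cap V_\alpha)=(lh)\cap V_{l(\alpha)}$ and $k(h\cap V_\alpha)=(kh)\cap V_{k(\alpha)}$, so taking unions over $\alpha$ gives (5).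

For a small example, take $j_2=jj$: its critical point is $j(\mathrm{crit}(j))$, and $j_2(j(x))=j(j(x))$.

The following published facts will be used (Laver, *Adv. Math.* 91 (1992) and 110 (1995); Laver–Steel; see Dehornoy, *Braids and Self-Distributivity*, and his Handbook of Set Theory chapter).

* **(L1)** $C$ has order type $\omega$. Write $C=\{\gamma_0<\gamma_1<\dots\}$.
* **(L2)** For each $n$ there is a homomorphism $\pi_n:A_j\to A_n$ with $\pi_n(j)=1$, so $\pi_n(j_a)\equiv a\pmod{2^n}$; and $\pi_n(k)=2^n$ iff $\mathrm{crit}(k)\ge\gamma_n$.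
* **(L3)** In $A_n$, row $a$ is periodic, its period is a power of $2$, and within a period it is strictly increasing. For $a<2^n$ its values lie in $(a,2^n]$ and the last value in the period is $2^n$. For $a\le2^n$, the period of row $a$ in $A_{n+1}$ is the period in $A_n$ or twice it.

In Section 1 you can watch (L3) at work: row 2 is $3,4$ in $A_2$ and $3,4,7,8$ in $A_3$.

By (L2), $\mathrm{crit}(j_{2^m})=\gamma_m$. Indeed $\pi_m(j_{2^m})=2^m$, so the critical point is $\ge\gamma_m$; and $\pi_{m+1}(j_{2^m})=2^m\ne2^{m+1}$, so it is $<\gamma_{m+1}$. In particular $\mathrm{crit}(j)=\gamma_0$.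

**Step 1: reading $j$ off the periods.** By (4), $j(\gamma_m)=\mathrm{crit}(j\,j_{2^m})$. By (L2) this is $\ge\gamma_n$ iff the first row of $A_n$ has value $2^n$ at the column congruent to $2^m$ modulo $2^n$. By (L3) the value $2^n$ occurs in that row exactly at the multiples of $p(n)$, so the condition is $p(n)\mid2^m$, that is, $p(n)\le2^m$. Thus $j(\gamma_m)=\gamma_N$, where $N$ is the largest $n$ with $p(n)\le2^m$. The periods listed for $n=0,\dots,9$ give
$$j(\gamma_0)=\gamma_1,\quad j(\gamma_1)=\gamma_2,\quad j(\gamma_2)=\gamma_4,\quad j(\gamma_3)=\gamma_8. \tag{6}$$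
Put $\Omega:=j(\gamma_4)\in C$. Then $\Omega=\gamma_N$ with $N$ the largest $n$ such that $p(n)\le16$. Since $p(9)=16$ and periods stay or double, $p(N)=16$ and $p(N+1)=32$. So $N=q(5)-1$, and
$$\Omega=\gamma_{q(5)-1},\qquad q(5)=|C\cap\Omega|+1. \tag{7}$$

The whole problem is now this: *show that there are very many critical points below $\Omega=j(\gamma_4)$.*

**Step 2: one more value, $j_7(\gamma_1)=\gamma_4$.** The periods do not give this value directly, and we need it later. Since $\mathrm{crit}(j_2)=\gamma_1$, we have $j_7(\gamma_1)=\mathrm{crit}(j_7j_2)$. For $n\in\{4,5\}$, in $A_n$,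
$$\pi_n(j_7j_2)=7\star2=7\star(1\star1)=(7\star1)\star(7\star1)=8\star8.$$
In $A_4$, a row $c\in\{9,\dots,15\}$ increases strictly inside $(c,16]$ during a period, so its period is at most $7$ and hence divides $4$. So in $A_5$ the periods of these rows divide $8$. Now $8\star1=9$ in both tables. If $8\star b=8+b$ with $1\le b\le7$, then
$$8\star(b+1)=8\star(b\star 1)=(8\star b)\star(8\star1)=(8+b)\star9=(8+b)\star1=8+b+1,$$
since the period of row $8+b$ divides $8$. So $8\star8=16$ in $A_4$ and in $A_5$. By (L2), $\mathrm{crit}(j_7j_2)\ge\gamma_4$, because $16$ is the top element of $A_4$; and $\mathrm{crit}(j_7j_2)<\gamma_5$, because $16$ is not the top element of $A_5$. Hence $j_7(\gamma_1)=\gamma_4$.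

## 3. Values of the embeddings we will use

This section is a stock of explicit values, each from the evaluation rule. The notation $k:x_0\mapsto x_1\mapsto x_2$ means $k(x_0)=x_1$ and $k(x_1)=x_2$. For the $j_n$ we use $j_{n+1}(j_n(u))=j_n(j(u))$ and $\mathrm{crit}(j_{n+1})=j_n(\gamma_0)$.

* $j_2$ has critical point $\gamma_1$. With $u=\gamma_0,\gamma_1,\gamma_2$: $\ \gamma_1\mapsto\gamma_2\mapsto\gamma_4\mapsto\Omega$.
* $j_3$ has critical point $\gamma_0$. From $j_3(j_2u)=j_2(ju)$ with $u=\gamma_0,\gamma_1,\gamma_2$: $\ \gamma_0\mapsto\gamma_2\mapsto\gamma_4\mapsto\Omega$. Since $\gamma_2<j_3(\gamma_1)<j_3(\gamma_2)=\gamma_4$, also $j_3(\gamma_1)=\gamma_3$.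
* $j_4$ has critical point $j_3(\gamma_0)=\gamma_2$. From $j_4(j_3u)=j_3(ju)$: $j_4(\gamma_2)=j_3(\gamma_1)=\gamma_3$, $j_4(\gamma_3)=j_3(\gamma_2)=\gamma_4$, $j_4(\gamma_4)=j_3(\gamma_4)=\Omega$.
* $j_5$ has critical point $\gamma_0$. From $j_5(j_4u)=j_4(ju)$: $j_5(\gamma_0)=j_4(\gamma_1)=\gamma_1$, $j_5(\gamma_1)=j_4(\gamma_2)=\gamma_3$, $j_5(\gamma_3)=j_4(\gamma_4)=\Omega$. Put $\rho=j_5(\gamma_2)$, so $\rho<\Omega$.
* $j_6$ has critical point $j_5(\gamma_0)=\gamma_1$. From $j_6(j_5u)=j_5(ju)$: $j_6(\gamma_1)=j_5(\gamma_1)=\gamma_3$ and $j_6(\gamma_3)=j_5(\gamma_2)=\rho$. Put $\sigma=j_6(\gamma_2)$.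
* $r:=j_7$ has critical point $\gamma_0$. From $r(j_6u)=j_6(ju)$: $r(\gamma_0)=j_6(\gamma_1)=\gamma_3$ and $r(\gamma_3)=j_6(\gamma_2)=\sigma$. By Step 2, $r(\gamma_1)=\gamma_4$. Put $y=r(\gamma_2)$ and $a=r(\gamma_4)$. Since $r$ is increasing, $\gamma_4<y<\sigma<a$.
* $j_8$ has critical point $r(\gamma_0)=\gamma_3$. From $j_8(ru)=r(ju)$: $\gamma_3\mapsto r(\gamma_1)=\gamma_4$, $\gamma_4\mapsto r(\gamma_2)=y$, $y\mapsto r(\gamma_4)=a$.
* $X:=j_8j_4$ has critical point $j_8(\gamma_2)=\gamma_2$. $X(\gamma_2)=j_8(j_4\gamma_2)=j_8(\gamma_3)=\gamma_4$ by (3), and $X(\gamma_4)=X(j_8\gamma_3)=j_8(j_4\gamma_3)=j_8(\gamma_4)=y$.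
* $\varphi:=Xj$ has critical point $\gamma_0$. $\varphi(\gamma_0)=X(\gamma_1)=\gamma_1$, $\varphi(\gamma_1)=X(\gamma_2)=\gamma_4$, $\varphi(\gamma_4)=\varphi(X\gamma_2)=X(j\gamma_2)=X(\gamma_4)=y$. Hence $\varphi(\gamma_2)<y$.
* $B:=rj_3$ has critical point $r(\gamma_0)=\gamma_3$. $B(\gamma_3)=B(r\gamma_0)=r(\gamma_2)=y$, $B(\gamma_4)=B(r\gamma_1)=r(j_3\gamma_1)=r(\gamma_3)=\sigma$, $B(y)=B(r\gamma_2)=r(j_3\gamma_2)=r(\gamma_4)=a$.

Two position statements are needed.

**Step 3: $\gamma_8<y$.** This is a count by injection. The embedding $Xj_2$ has critical point $X(\gamma_1)=\gamma_1$, with $(Xj_2)(\gamma_1)=X(j_2\gamma_1)=X(\gamma_2)=\gamma_4$ and $(Xj_2)(\gamma_4)=(Xj_2)(X\gamma_2)=X(j_2\gamma_2)=X(\gamma_4)=y$. So $m_0:=(Xj_2)(\gamma_2)<y$. Let $D=(Xj_2)j$. Then $D(\gamma_0)=(Xj_2)(j\gamma_0)=(Xj_2)(\gamma_1)=\gamma_4$ and $D(\gamma_4)=D((Xj_2)\gamma_1)=(Xj_2)(j\gamma_1)=m_0$. Hence $D$ injects the four-element set $C\cap\gamma_4$ into $C\cap[\gamma_4,m_0)$.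 Therefore $|C\cap m_0|\ge8$, and
$$\gamma_8\le m_0<y. \tag{8}$$

**Step 4: $r(y)<\rho<\Omega$.** This tells us that everything up to $r(y)$ counts toward $q(5)$. Since $r=j_6j$, two uses of (5) give $(rr)r=j_6((jj)j)=j_6j_3$. On one side,
$$(j_6j_3)(\gamma_3)=(j_6j_3)(j_6\gamma_1)=j_6(j_3\gamma_1)=j_6(\gamma_3)=\rho.$$
On the other side $\mathrm{crit}(rr)=r(\gamma_0)=\gamma_3$, so $rr$ fixes $\gamma_2$ and $((rr)r)(\gamma_2)=(rr)(r\gamma_2)=r(r\gamma_2)=r(y)$. The embedding is increasing, so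
$$r(y)<\rho<\Omega. \tag{9}$$
Since $y>\gamma_4$ gives $r(y)>r(\gamma_4)=a$, the picture is $\gamma_4<\gamma_8<y<\sigma<a<r(y)<\Omega$.

## 4. Steps, chains, and the counter $\mu$

An injection such as $D$ in Step 3 doubles a count once. To iterate, we record how the copies fit together. From here on, "point" means an element of $C$, and numerical functions have the positive integers as domain.

**Definition (step, chain).** A $\beta$-step from $x$ to $x'$ is a $k\in A_j$ with $\mathrm{crit}(k)=\beta$, $k(\beta)=x$ and $k(x)\le x'$. A $\beta$-chain of length $n$ from $c_0$ is a sequence $c_0<\dots<c_n$ of points with a $\beta$-step from $c_i$ to $c_{i+1}$ for each $i<n$.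

For a $\beta$-step, $\beta<x$, so $x=k(\beta)<k(x)\le x'$. For example, $j$ is a $\gamma_0$-step from $\gamma_1$ to $\gamma_2$, $j_2$ is a $\gamma_1$-step from $\gamma_2$ to $\gamma_4$, and $X$ is a $\gamma_2$-step from $\gamma_4$ to $y$. Initial segments of chains are chains. If $n\ge1$, the last point of a chain may be increased, since it occurs only as an upper bound.

**Images.** If $k$ is a $\beta$-step from $x$ to $x'$ and $v\in A_j$, then $vk$ is a $v(\beta)$-step from $v(x)$ to $v(x')$: by (4) and (2), $\mathrm{crit}(vk)=v(\beta)$, $(vk)(v\beta)=v(x)$, and $(vk)(vx)=v(kx)\le v(x')$. So $v$ maps $\beta$-chains to $v(\beta)$-chains.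

**Definition (counter).** For $x\ge\gamma_2$, $\mu(x)$ is the largest $m\ge0$ such that some $\gamma_1$-chain of length $m$ starts at $\gamma_2$ and has last point $\le x$.

In a chain $c_0<\dots<c_m\le x$ the points $c_0,\dots,c_{m-1}$ lie in $C\cap x$, so
$$\mu(x)\le|C\cap x|<\omega. \tag{10}$$
The function $\mu$ is nondecreasing. For example, $\mu(\gamma_2)=0$; and $\mu(\gamma_4)\ge1$ because of $j_2$, so $\mu(x)\ge1$ for $x\ge\gamma_4$. By (7), (9) and (10), Theorem 1 will follow from a lower bound for $\mu(r(y))$.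

**Lemma 1 (doubling).** If $\mu(x)\ge m$, there is a $\gamma_0$-chain of length $2^m$ from $\gamma_1$ with last point $\le x$.

*Proof.* Let $\gamma_2=c_0<\dots<c_m\le x$ be a $\gamma_1$-chain. By induction on $i$ we find a $\gamma_0$-chain of length $2^i$ from $\gamma_1$ to $c_i$. For $i=0$, use $j$. Given the chain for $i$, let $k$ be the $\gamma_1$-step from $c_i$ to $c_{i+1}$. It fixes $\gamma_0$, so it maps the chain to a $\gamma_0$-chain of the same length from $k(\gamma_1)=c_i$ to $k(c_i)\le c_{i+1}$. Raise the last point to $c_{i+1}$ and concatenate the two chains. $\square$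

So one $\gamma_1$-step doubles the length of a $\gamma_0$-chain. The next section makes steps with larger critical points produce chains of steps with smaller ones.

## 5. Links, and what a fixed list of links can give

**Definition (link).** Let $\gamma_1\le\beta<\beta'$. A link $\beta\to\beta'$ bounded by $z$ is a $\psi\in A_j$ such that either

* (type 0) $\psi(\gamma_0)=\beta$, $\psi(\gamma_1)=\beta'$, $\psi(\beta')\le z$; or
* (type 1) $\beta'>\gamma_2$, $\psi(\gamma_1)=\beta$, $\psi(\gamma_2)=\beta'$, $\psi(\beta')\le z$.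

For example, $j$ is a type 0 link $\gamma_1\to\gamma_2$ bounded by $\gamma_4$; $\varphi$ is a type 0 link $\gamma_1\to\gamma_4$ bounded by $y$; $r$ is a type 0 link $\gamma_3\to\gamma_4$ bounded by $a$. Also $j_2$ is a type 1 link $\gamma_2\to\gamma_4$, but bounded only by $j_2(\gamma_4)=\Omega$. The next lemma applies a link only to steps that start at or above its bound, so such a bound is of no use below $\Omega$.

**Lemma 2.** Given a link $\beta\to\beta'$ bounded by $z$ and a $\beta'$-step from $x\ge z$ to $x'$, there is a $\beta$-chain starting at $x$ with last point $\le x'$, of length $2^{\mu(x)}$ (type 0) or $\mu(x)$ (type 1).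

*Proof.* Let $k$ be the step, so $\mathrm{crit}(k)=\beta'$ and $k(\beta')=x$. Then $x>\beta'\ge\gamma_2$, so $\mu(x)$ is defined. Let $\psi$ be the link and $W=k\psi$. In both types,
$$W(x)=W(k\beta')=k(\psi(\beta'))\le k(z)\le k(x)\le x'.$$

*Type 1.* Since $\gamma_2<\beta'$, $k$ fixes $\gamma_1,\gamma_2$ and $\beta$. By (3), $W(\gamma_1)=k(\psi\gamma_1)=k(\beta)=\beta$ and $W(\gamma_2)=k(\psi\gamma_2)=k(\beta')=x$. So $W$ maps a $\gamma_1$-chain from $\gamma_2$ of length $\mu(x)$ with last point $\le x$ to a $\beta$-chain from $x$ with last point $\le W(x)\le x'$.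

*Type 0.* Since $\gamma_1\le\beta<\beta'$, $k$ fixes $\gamma_0,\gamma_1$ and $\beta$. So $W(\gamma_0)=\beta$ and $W(\gamma_1)=k(\beta')=x$. Apply $W$ to the $\gamma_0$-chain from $\gamma_1$ of length $2^{\mu(x)}$ with last point $\le x$ given by Lemma 1. $\square$

Thus one $\beta'$-step yields about $\mu(x)$ many $\beta$-steps. If we understand $\beta$-steps, we understand $\beta'$-steps by iteration. We first record the monotonicity that the iteration needs.

**Monotonicity.** Let $\Phi_0$ be nondecreasing with $\Phi_0(m)\ge m$, and $\Phi_{i+1}(m)=\Phi_i^{(m)}(m)$. Then every $\Phi_i$ is nondecreasing with $\Phi_i(m)\ge m$. By induction: $\Phi_{i+1}(m)\ge m$ is clear, and for $m\le m'$ we have $\Phi_i^{(m)}(m)\le\Phi_i^{(m)}(m')\le\Phi_i^{(m')}(m')$. Also $\Phi_{i+1}(m)\ge\Phi_i(m)$, since $m\ge1$. Consequently $m\mapsto\Phi_m(m)$ is nondecreasing and $\ge m$: for $m\le m'$, $\Phi_m(m)\le\Phi_m(m')\le\Phi_{m'}(m')$. These facts are used freely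 below.

**Lemma 3 (levels).** Let $x_0\ge\gamma_4$ and let $\Phi_0$ be nondecreasing with $\Phi_0(m)\ge m$, such that every $\beta_0$-step from $x\ge x_0$ to $x'$ has $\mu(x')\ge\Phi_0(\mu(x))$. Put $\Phi_{i+1}(m)=\Phi_i^{(m)}(m)$. If $\beta_0\to\beta_1\to\dots\to\beta_n$ are links bounded by $z$, then every $\beta_n$-step from $x\ge\max(x_0,z)$ to $x'$ has $\mu(x')\ge\Phi_n(\mu(x))$.

*Proof.* Induction on $n$; the case $n=0$ is the hypothesis. Given a $\beta_{n+1}$-step from $x$ to $x'$, put $m=\mu(x)\ge1$. Lemma 2 gives a $\beta_n$-chain from $x$ of length at least $m$ with last point $\le x'$. Let $x=c_0<\dots<c_m\le x'$ be its first $m$ steps. All $c_i\ge x\ge\max(x_0,z)$, so $\mu(c_{i+1})\ge\Phi_n(\mu(c_i))$ by the induction hypothesis. By monotonicity $\mu(x')\ge\mu(c_m)\ge\Phi_n^{(m)}(m)=\Phi_{n+1}(m)$. $\square$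

**The base $\beta_0=\gamma_1$.** Here $x_0=\gamma_4$ and $\Phi_0(m)=m+1$ are allowed. If $x\ge\gamma_4$, take a $\gamma_1$-chain from $\gamma_2$ of length $\mu(x)\ge1$ with last point $\le x$, raise the last point to $x$, and append the given $\gamma_1$-step. Call the resulting functions $G_n$:
$$G_0(m)=m+1,\qquad G_{n+1}(m)=G_n^{(m)}(m).$$

To compare them with Knuth arrows we need three facts.

* **(U1)** $3\uparrow^nm$ is strictly increasing in $m\ge0$ and exceeds $m$. This is clear for $n=1$. If it holds for $h(u)=3\uparrow^nu$, then $3\uparrow^{n+1}(m+1)=h(3\uparrow^{n+1}m)>3\uparrow^{n+1}m$, and the sequence starts at $3\uparrow^{n+1}0=1>0$.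
* **(U2)** $3\uparrow^{n+1}m\ge3\uparrow^nm$ for $m\ge1$, because $3\uparrow^{n+1}m=3\uparrow^n(3\uparrow^{n+1}(m-1))$ and $3\uparrow^{n+1}(m-1)\ge m$ by (U1).
* **(U3)** $f$ is strictly increasing, and $f(m)\ge m$. By induction $3\uparrow^n1=3$. With $h(u)=3\uparrow^mu$ we get $f(m+1)=h(h(h(1)))=h(h(3))>h(3)=f(m)$ by (U1). Also $f(1)=27$.

**Lemma 4.** $G_{n+2}(m)\ge3\uparrow^nm$ for $n\ge1$ and $m\ge2$.

*Proof.* $G_1(m)=2m$ and $G_2(m)=m2^m$. For $m\ge2$, $G_3(m)\ge G_2(G_2(m))\ge2^{m2^m}\ge 2^{4m}\ge3^m$. Suppose the claim holds for $n$. The iterates of $G_{n+2}$ starting at $m\ge2$ stay $\ge2$. Compare $u_i=G_{n+2}^{(i)}(m)$ with $t_i=(3\uparrow^n\cdot)^{(i)}(1)$: $u_0\ge t_0$, and if $u_i\ge t_i$ then $u_{i+1}\ge3\uparrow^nu_i\ge3\uparrow^nt_i=t_{i+1}$. At $i=m$ this says $G_{n+3}(m)\ge3\uparrow^{n+1}m$. $\square$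

**Step 5: $\mu(a)\ge2059$ from a single link.** Take the type 0 link $j:\gamma_1\to\gamma_2$ bounded by $\gamma_4$. For a $\gamma_2$-step from $x\ge\gamma_4$ to $x'$, Lemma 2 gives a $\gamma_1$-chain of length $2^{\mu(x)}$ from $x$ with last point $\le x'$. Append it to a $\gamma_1$-chain of length $\mu(x)\ge1$ from $\gamma_2$ whose last point is raised to $x$. This gives
$$\mu(x')\ge\mu(x)+2^{\mu(x)}.$$
There are $\gamma_2$-steps as follows.

* From $\gamma_4$ to $y$: $X$.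
* From $y$ to $\sigma$: $Bj_4$. Its critical point is $B(\gamma_2)=\gamma_2$, $(Bj_4)(\gamma_2)=B(j_4\gamma_2)=B(\gamma_3)=y$, and $(Bj_4)(y)=(Bj_4)(B\gamma_3)=B(j_4\gamma_3)=B(\gamma_4)=\sigma$.
* From $\sigma$ to $a$: $BX$. Its critical point is $\gamma_2$, $(BX)(\gamma_2)=B(X\gamma_2)=B(\gamma_4)=\sigma$, and $(BX)(\sigma)=(BX)(B\gamma_4)=B(X\gamma_4)=B(y)=a$.

Hence $\mu(\gamma_4)\ge1$, $\mu(y)\ge1+2=3$, $\mu(\sigma)\ge3+8=11$, and
$$\mu(a)\ge11+2^{11}=2059. \tag{11}$$

**Where a fixed list stops.** The obvious plan is to write down a longer list $\gamma_1\to\beta_1\to\dots\to\beta_n$ and a few $\beta_n$-steps. Lemma 3 then yields a few iterates of $G_n$, with $n$ the number of links we managed to exhibit. But passing from $g_k$ to $g_{k+1}=3\uparrow^{g_k}3$ through Lemma 4 needs an index $n$ of about the size of $g_k$, that is, of the size of the very number being estimated. So we need a procedure that keeps lengthening the list while we walk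 along a chain.

The natural way to get new links is to apply some $V\in A_j$ to old ones, and here is the exact obstacle. Let $\psi$ be a link $\beta\to\beta'$ that we want to carry to $V\beta\to V\beta'$.

* If $V$ fixes $\gamma_0,\gamma_1,\gamma_2$, then $V\psi$ is a link $V\beta\to V\beta'$. But the image list starts at $V(\gamma_1)=\gamma_1$ and is no longer than before.
* If $V$ moves $\gamma_1$, there is room for one new link $\gamma_1\to V(\gamma_1)$ at the bottom. But now the data of $V\psi$ sit at the wrong place. For type 0, $V\psi$ sends $V(\gamma_0)$ to $V\beta$ and $V(\gamma_1)$ to $V\beta'$, whereas a link must send $\gamma_0,\gamma_1$ or $\gamma_1,\gamma_2$ there.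

The repair is to use the second kind of $V$ together with an auxiliary embedding $\chi$ that sends $\gamma_1\mapsto V(\gamma_0)$ and $\gamma_2\mapsto V(\gamma_1)$. If $V\psi$ fixes $\gamma_1$ and $\gamma_2$, then by (3) $(V\psi)\chi$ sends $\gamma_1\mapsto V\beta$ and $\gamma_2\mapsto V\beta'$, which is what a type 1 link does. We will use $V=br$, where $b$ is a $\gamma_3$-step; then $V(\gamma_0)=b(r\gamma_0)=b(\gamma_3)$ and $V(\gamma_1)=b(r\gamma_1)=b(\gamma_4)$. So we want $\chi$ with $\gamma_1\mapsto b(\gamma_3)$ and $\gamma_2\mapsto b(\gamma_4)$, and with a good bound on $\chi(b(\gamma_4))$.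

## 6. An embedding taking $\gamma_1,\gamma_2$ to $b(\gamma_3),b(\gamma_4)$

Let $b\in A_j$ with $\mathrm{crit}(b)=\gamma_3$, and $\nu=b(\gamma_3)$. Since $j_3:\gamma_1\mapsto\gamma_3$ and $\gamma_2\mapsto\gamma_4$, the first candidate is $bj_3$. By (3) it does send $\gamma_1\mapsto b(\gamma_3)=\nu$ and $\gamma_2\mapsto b(\gamma_4)$. But $(bj_3)(b(\gamma_4))=b(j_3\gamma_4)=b(\Omega)\ge\Omega$, so the bound is useless. We need an embedding that agrees with $bj_3$ low down but grows more slowly higher up. It is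
$$\chi_b:=((bj)j)j .$$

**Lemma 5.** Let $b\in A_j$, $\mathrm{crit}(b)=\gamma_3$, $\nu=b(\gamma_3)$. Then
$$\chi_b(\gamma_1)=\nu,\qquad\chi_b(\gamma_2)=b(\gamma_4),\qquad\chi_b(b(\gamma_4))\le b(\gamma_8)<b(y).$$

For instance, $\chi_{j_8}=j_{11}$, and the lemma says $j_{11}(\gamma_1)=\gamma_4$, $j_{11}(\gamma_2)=y$, $j_{11}(y)\le j_8(\gamma_8)<j_8(y)=a$.

**Step 6: the values that the evaluation rule gives.** Put $b_1=bj$, $b_2=b_1j$, $b_3=b_2j=\chi_b$. Note that $b$ fixes $\gamma_0,\gamma_1,\gamma_2$.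

From $b_1(bu)=b(ju)$ with $u=\gamma_0,\gamma_1,\gamma_2,\gamma_3$: $b_1(\gamma_0)=\gamma_1$, $b_1(\gamma_1)=\gamma_2$, $b_1(\gamma_2)=b(\gamma_4)$, $b_1(\nu)=b(\gamma_8)$.

The critical point of $b_2$ is $b_1(\gamma_0)=\gamma_1$. From $b_2(b_1u)=b_1(ju)$ with $u=\gamma_0,\gamma_1,\gamma_2$: $b_2(\gamma_1)=b_1(\gamma_1)=\gamma_2$, $b_2(\gamma_2)=b_1(\gamma_2)=b(\gamma_4)$, $b_2(b(\gamma_4))=b_1(\gamma_4)$.

From $b_3(b_2u)=b_2(ju)$ with $u=\gamma_1,\gamma_2$: $b_3(\gamma_2)=b_2(\gamma_2)=b(\gamma_4)$ and $b_3(b(\gamma_4))=b_2(\gamma_4)$.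

Since $\nu>\gamma_3$, we have $\nu\ge\gamma_4$, and also $b(\gamma_4)\ge\gamma_4$. So
$$b_3(b(\gamma_4))=b_2(\gamma_4)\le b_2(b(\gamma_4))=b_1(\gamma_4)\le b_1(\nu)=b(\gamma_8)<b(y),$$
the last inequality by (8). This proves the second and third claims.

For $\chi_b(\gamma_1)$ the method stops: to use $b_3(b_2u)=b_2(ju)$ we would have to write $\gamma_1$ as $b_2(u)$, but $\gamma_1$ is the critical point of $b_2$ and is not in its range. We need a way to compare $b_3$ with $bj_3$ below some bound.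

**Definition (congruence).** For a limit ordinal $\gamma<\lambda$ let $[k]_\gamma=\{(x,v)\in V_\gamma\times V_\gamma:v\in k(x)\}$. Write $k\equiv_\gamma l$ if $[k]_\gamma=[l]_\gamma$.

Clearly $k\equiv_\gamma l$ implies $k\equiv_{\gamma'}l$ for limit $\gamma'\le\gamma$. Elements of $C$ are measurable, hence inaccessible, and in particular limit ordinals. An example of what is and is not being claimed: (c) below gives $j_9=j_8j\equiv_{\gamma_3}j$. Both send $\gamma_1$ to $\gamma_2<\gamma_3$. But $j_9(\gamma_2)=j_8(j\gamma_2)=j_8(\gamma_4)=y$ while $j(\gamma_2)=\gamma_4$; there is no contradiction, since both values are above $\gamma_3$.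

**Step 7: four rules for congruences.**

* **(a)** *$k\equiv_\gamma l$ implies $hk\equiv_{h(\gamma)}hl$.* Let $k|_{V_\gamma}$ be the restriction. By the definition of application, $h(k|_{V_\gamma})=(hk)|_{V_{h(\gamma)}}$. The set $[k]_\gamma$ is defined from $k|_{V_\gamma}$ and $\gamma$, so applying $h$ to this definition gives $h([k]_\gamma)=[hk]_{h(\gamma)}$; the same holds for $l$.
* **(b)** *$k\equiv_\gamma l$ implies $kh\equiv_\gamma lh$.* Let $x,v\in V_\gamma$ and choose $\alpha<\gamma$ with $(x,v)\in V_\alpha$. Put $H_\alpha=\{(u,w)\in V_\alpha:w\in h(u)\}\in V_\gamma$. Then $k(H_\alpha)=\{(u,w)\in V_{k(\alpha)}:w\in(kh)(u)\}$, and $k(\alpha)\ge\alpha$. So $v\in(kh)(x)$ iff $(x,v)\in k(H_\alpha)$, that is, iff $(H_\alpha,(x,v))\in[k]_\gamma$. The same holds for $l$, and $[k]_\gamma=[l]_\gamma$.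
* **(c)** *$kh\equiv_{\mathrm{crit}(k)}h$.* With $\gamma=\mathrm{crit}(k)$ and $x,v,\alpha,H_\alpha$ as in (b), we have $H_\alpha\in V_{\mathrm{crit}(k)}$, so $k(H_\alpha)=H_\alpha$. Hence $v\in(kh)(x)$ iff $(x,v)\in H_\alpha$ iff $v\in h(x)$.
* **(d)** *If $k\equiv_\gamma l$, $\alpha<\gamma$ and $k(\alpha)<\gamma$, then $l(\alpha)=k(\alpha)$.* Indeed $l(\alpha)\cap\gamma=k(\alpha)\cap\gamma=k(\alpha)<\gamma$, and $l(\alpha)$ is an ordinal.

**Step 8: $\chi_b(\gamma_1)=\nu$.** We show that $b_3$ is congruent to $bj_3$ up to a point above $\nu$. Write $g=b_1=bj$. By (c), $g\equiv_{\gamma_3}j$. From this we derive two congruences.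

* By (a) with $h=g$: $gg\equiv_{g(\gamma_3)}gj=b_2$. Then by (b): $(gg)j\equiv_{g(\gamma_3)}b_2j=b_3$.
* By (a) with $h=gg$: $(gg)g\equiv_{(gg)(\gamma_3)}(gg)j$.

By (5), $(gg)g=((bj)(bj))(bj)=b((jj)j)=bj_3$. Hence $bj_3\equiv_\xi b_3$ with $\xi=\min(g(\gamma_3),(gg)(\gamma_3))$. Now $g(\gamma_3)>g(\gamma_2)=b(\gamma_4)$, and, as $g(\gamma_1)=\gamma_2$,
$$(gg)(\gamma_3)>(gg)(\gamma_2)=(gg)(g\gamma_1)=g(g\gamma_1)=g(\gamma_2)=b(\gamma_4).$$
So $\xi>b(\gamma_4)>\nu$. Since $(bj_3)(\gamma_1)=b(j_3\gamma_1)=b(\gamma_3)=\nu<\xi$, rule (d) gives $b_3(\gamma_1)=\nu$. This completes the proof of Lemma 5. $\square$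

## 7. Each $\gamma_3$-step lengthens the list by one link

To lift repeatedly we need, besides the links, embeddings of a form that survives lifting.

**Definition (triple).** A triple $(\beta,\beta';z)$ is witnessed by $\kappa\in A_j$ if $\kappa(\gamma_0)=\beta\ge\gamma_1$, $\kappa(\gamma_1)=\beta'$ and $\kappa(\gamma_2)\le z$.

Then $\kappa$ moves $\gamma_0$, the least element of $C$, so $\mathrm{crit}(\kappa)=\gamma_0$. For example, $j$ witnesses $(\gamma_1,\gamma_2;\gamma_4)$, and $r$ witnesses $(\gamma_3,\gamma_4;y)$. A triple differs from a type 0 link in what is bounded: $\kappa(\gamma_2)$ instead of $\kappa(\beta')$.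

**Lemma 6 (lifting).** Let $b\in A_j$, $\mathrm{crit}(b)=\gamma_3$, $\nu=b(\gamma_3)$, $V=br$. Then
$$V(\gamma_0)=\nu,\quad V(\gamma_1)=b(\gamma_4),\quad V(\gamma_2)=b(y),\quad V(b(\gamma_4))=b(a).$$
If $\kappa$ witnesses a triple $(\beta,\beta';z)$, then $(V\kappa)V$ witnesses the triple $(V\beta,V\beta';Vz)$, and $(V\kappa)\chi_b$ is a type 1 link $V\beta\to V\beta'$ bounded by $Vz$.

*Proof.* Since $b$ fixes $\gamma_0,\gamma_1,\gamma_2$, (3) gives $V(\gamma_i)=b(r\gamma_i)$ for $i\le2$, which are the first three values. By (2), $V(b\gamma_4)=b(r\gamma_4)=b(a)$.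

*The new triple.* $\mathrm{crit}(V\kappa)=V(\gamma_0)=\nu>\gamma_2$, so $V\kappa$ fixes $\gamma_0,\gamma_1,\gamma_2$. For $i\le2$, $((V\kappa)V)(\gamma_i)=(V\kappa)(V\gamma_i)=V(\kappa\gamma_i)$. These values are $V\beta\ge\beta\ge\gamma_1$, $V\beta'$, and $V(\kappa\gamma_2)\le Vz$.

*The link.* Let $\psi=(V\kappa)\chi_b$. By Lemma 5,
$$\psi(\gamma_1)=(V\kappa)(\chi_b\gamma_1)=(V\kappa)(\nu)=(V\kappa)(V\gamma_0)=V(\kappa\gamma_0)=V\beta,$$
$$\psi(\gamma_2)=(V\kappa)(b\gamma_4)=(V\kappa)(V\gamma_1)=V(\kappa\gamma_1)=V\beta'.$$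
In particular $V\beta'=(V\kappa)(b\gamma_4)$, so (2) and the bound in Lemma 5 give
$$\psi(V\beta')=(V\kappa)(\chi_b(b\gamma_4))\le(V\kappa)(b(y))=(V\kappa)(V\gamma_2)=V(\kappa\gamma_2)\le Vz.$$
Finally $V\beta'>V(\gamma_0)=\nu>\gamma_2$ and $\gamma_1\le V\beta<V\beta'$. $\square$

The bound $b(y)=V(\gamma_2)$ in Lemma 5 meets exactly the bound on $\kappa(\gamma_2)$ in the definition of a triple. This is why triples are carried along.

**Definition ($Q_n(w)$).** $Q_n(w)$ holds if there are $\gamma_1=\beta_0<\dots<\beta_n$ and $z\ge\gamma_2$ such that for each $i<n$ there are a link $\beta_i\to\beta_{i+1}$ bounded by $z$ and a triple $(\beta_i,\beta_{i+1};z)$, and there is $K\in A_j$ with $\mathrm{crit}(K)=\beta_n$, $K(\beta_n)=x\ge z$, $K(x)\le w$.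

In words: below $w$ there is a list of $n$ links on which Lemma 3 can act, with a step at its top. For example, $Q_0(\gamma_4)$ holds: take $K=j_2$ and $x=z=\gamma_2$. If $Q_n(w)$ and $w\le w'$, then $Q_n(w')$.

**Lemma 7.** Suppose $Q_n(\nu)$, $\nu\ge a$, and $b$ is a $\gamma_3$-step from $\nu$ to $x'$. Then $Q_{n+1}(x')$, and $\mu(x')\ge G_{n+1}(\mu(\nu))$.

*Proof.* Take the data of $Q_n(\nu)$, and let $V=br$. Here $\mathrm{crit}(b)=\gamma_3$, $b(\gamma_3)=\nu$, $b(\nu)\le x'$. The new list is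
$$\gamma_1<V\beta_0=V\gamma_1=b(\gamma_4)<V\beta_1<\dots<V\beta_n,\qquad\text{with bound } z'=V(z)\ge V(\gamma_2)=b(y).$$

**Step 9: the new bottom pair $(\gamma_1,b(\gamma_4))$.** We use $b\varphi$. By (3), $(b\varphi)(\gamma_0)=b(\varphi\gamma_0)=b(\gamma_1)=\gamma_1$, $(b\varphi)(\gamma_1)=b(\gamma_4)$ and $(b\varphi)(\gamma_2)=b(\varphi\gamma_2)\le b(y)\le z'$. So $b\varphi$ witnesses the triple $(\gamma_1,b(\gamma_4);z')$. By (2), $(b\varphi)(b\gamma_4)=b(\varphi\gamma_4)=b(y)\le z'$, so $b\varphi$ is also a type 0 link $\gamma_1\to b(\gamma_4)$ bounded by $z'$.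

**Step 10: the other pairs.** For $i<n$, Lemma 6 applied to a witness of $(\beta_i,\beta_{i+1};z)$ gives the triple $(V\beta_i,V\beta_{i+1};z')$ and a type 1 link $V\beta_i\to V\beta_{i+1}$ bounded by $z'$.

**Step 11: the top.** $VK$ has critical point $V\beta_n$, $(VK)(V\beta_n)=Vx\ge Vz=z'$, and
$$(VK)(Vx)=V(Kx)\le V(\nu)\le V(b\gamma_4)=b(a)\le b(\nu)\le x',$$
using $\nu=b(\gamma_3)<b(\gamma_4)$ and $a\le\nu$. This proves $Q_{n+1}(x')$.

**Step 12: the growth.** The embedding $VK$ is a $V\beta_n$-step from $Vx$ to $x'$. Since $x>\gamma_0$, $Vx>V(\gamma_0)=\nu\ge a>\gamma_4$; also $Vx\ge z'$. Lemma 3 with $\beta_0=\gamma_1$, $x_0=\gamma_4$, and the $n+1$ links just constructed gives $\mu(x')\ge G_{n+1}(\mu(Vx))\ge G_{n+1}(\mu(\nu))$. $\square$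

## 8. From $\gamma_3$-steps to $\gamma_4$-steps: proof of Theorem 1

One $\gamma_3$-step raises the level by one. One $\gamma_4$-step contains many $\gamma_3$-steps, because $r$ is a link $\gamma_3\to\gamma_4$. So a $\gamma_4$-step diagonalizes over the levels.

**Lemma 8.** If there is a $\gamma_4$-step from $x\ge a$ to $x'$, then $\mu(x')\ge f(\mu(x))$, where $f(m)=3\uparrow^m3$.

*Proof.* $r$ is a type 0 link $\gamma_3\to\gamma_4$ bounded by $r(\gamma_4)=a$. Let $m=\mu(x)$; by (11), $m\ge\mu(a)\ge2059$. Lemma 2 gives a $\gamma_3$-chain $x=c_0<\dots<c_M\le x'$ with $M=2^m$. All $c_i\ge a>\gamma_4$, so $Q_0(c_0)$ holds. Lemma 7, applied with $\nu=c_i$ and $b$ the step from $c_i$ to $c_{i+1}$, gives inductively $Q_i(c_i)$ and $\mu(c_{i+1})\ge G_{i+1}(\mu(c_i))$. For the last step we have $\mu(c_{M-1})\ge\mu(x)=m$. With Lemma 4,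
$$\mu(x')\ge\mu(c_M)\ge G_M(\mu(c_{M-1}))\ge G_{2^m}(m)\ge3\uparrow^{2^m-2}m\ge3\uparrow^m3,$$
where the last inequality uses (U1), (U2), $2^m-2\ge m$ and $m\ge3$. $\square$

**Step 13: a $\gamma_4$-chain of length 2059 below $\Omega$.** By Lemma 5 with $b=j_8$, for which $\nu=\gamma_4$ and $b(\gamma_4)=y$, the embedding $\chi_{j_8}$ sends $\gamma_1\mapsto\gamma_4$, $\gamma_2\mapsto y$, and $\chi_{j_8}(y)\le j_8(\gamma_8)<j_8(y)=a$. Since $y>\gamma_2$, it is a type 1 link $\gamma_4\to y$ bounded by $a$. Next, $rX$ has critical point $r(\gamma_2)=y$, and $(rX)(y)=(rX)(r\gamma_2)=r(X\gamma_2)=r(\gamma_4)=a$ and $(rX)(a)=(rX)(r\gamma_4)=r(X\gamma_4)=r(y)$. So $rX$ is a $y$-step from $a$ to $r(y)$. By Lemma 2 there is a $\gamma_4$-chain of length $\mu(a)\ge2059$ from $a$ with last point $\le r(y)$.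

**Step 14: conclusion.** All points of this chain are $\ge a$, so Lemma 8 applies along its first 2059 steps. Starting from $\mu(a)\ge2059$ and using that $f$ is increasing,
$$\mu(r(y))\ge f^{(2059)}(2059)>f^{(2059)}(4)=g_{2059}. \tag{12}$$
With (7), (9) and (10),
$$q(5)>|C\cap\Omega|\ge|C\cap r(y)|\ge\mu(r(y))>g_{2059}>g_{64}.$$
This proves Theorem 1. $\blacksquare$

## 9. Lifting again over $\gamma_4$: proof of Theorem 2

Lemma 8 says that $\gamma_4$-steps act at least like $f$. We now use $\gamma_4$ as the bottom of a list, as $\gamma_1$ was before, and lift lists through $\sigma$-steps.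

**Step 15: $r(r(y))<\Omega$, so there is more room.** By (9) and $\rho=j_6(\gamma_3)$,
$$r(r(y))<r(\rho)=(j_6j)(j_6\gamma_3)=j_6(j\gamma_3)=j_6(\gamma_8)<j_6(\sigma),$$
because $\gamma_8<y<\sigma$. It remains to see that $j_6(\sigma)<\Omega$. As $j_6=j_5j$, (5) gives $(j_6j_6)j_6=j_5((jj)j)=j_5j_3$. This embedding maps $\gamma_3=j_5(\gamma_1)$ to $j_5(j_3\gamma_1)=j_5(\gamma_3)=\Omega$. As $\mathrm{crit}(j_6j_6)=j_6(\gamma_1)=\gamma_3$, it maps $\gamma_2$ to $(j_6j_6)(j_6\gamma_2)=j_6(j_6\gamma_2)=j_6(\sigma)$. Hence $j_6(\sigma)<\Omega$, and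
$$r(r(y))<\Omega. \tag{13}$$

**Step 16: auxiliary embeddings.** They will play the roles of $r$, $\chi_b$ and $\varphi$ one floor up.

*The embedding $s=rr$.* Its critical point is $r(\gamma_0)=\gamma_3$, and $s(r(u))=r(r(u))$. So
$$s(\gamma_3)=r(\gamma_3)=\sigma,\quad s(\gamma_4)=r(\gamma_4)=a,\quad s(y)=r(y),\quad s(a)=r(a).$$

*The embedding $\chi_s$.* By Lemma 5 with $b=s$: $\chi_s(\gamma_1)=\sigma$, $\chi_s(\gamma_2)=a$, $\chi_s(a)\le s(y)=r(y)$. So $\chi_s$ is a type 1 link $\sigma\to a$ bounded by $r(y)$, and $r(y)<r(a)$.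

*The embedding $r\varphi$.* Its critical point is $r(\gamma_0)=\gamma_3$, and $(r\varphi)(r u)=r(\varphi u)$. So $(r\varphi)(\gamma_3)=r(\gamma_1)=\gamma_4$, $(r\varphi)(\gamma_4)=r(\varphi\gamma_1)=r(\gamma_4)=a$, $(r\varphi)(y)=r(\varphi\gamma_2)<r(y)$.

*The embedding $\varphi':=\chi_{r\varphi}$.* By Lemma 5 with $b=r\varphi$: $\varphi'(\gamma_1)=\gamma_4$, $\varphi'(\gamma_2)=a$, $\varphi'(a)\le(r\varphi)(y)<r(y)$.

**Definition ($r$-triple, $R_n(w)$).** An $r$-triple $(\beta,\beta';z)$ is witnessed by $\kappa\in A_j$ if $\mathrm{crit}(\kappa)=\gamma_3$, $\kappa(\gamma_3)=\beta$, $\kappa(\gamma_4)=\beta'$, $\kappa(y)\le z$. $R_n(w)$ holds if there are $\gamma_4=\beta_0<\dots<\beta_n$ and $z\ge y$, for each $i<n$ a link $\beta_i\to\beta_{i+1}$ bounded by $z$ and an $r$-triple $(\beta_i,\beta_{i+1};z)$, and $K\in A_j$ with $\mathrm{crit}(K)=\beta_n$, $K(\beta_n)=x\ge z$, $K(x)\le w$.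

Since $\gamma_3,\gamma_4,y$ are $r(\gamma_0),r(\gamma_1),r(\gamma_2)$, if $\kappa$ witnesses a triple $(\beta,\beta';z)$ then $r\kappa$ witnesses the $r$-triple $(r\beta,r\beta';rz)$. Two concrete examples: $j_8$ witnesses $(\gamma_4,y;a)$ and $B$ witnesses $(y,\sigma;a)$. The statement $R_0(a)$ holds: $K=j_8j_8$ has critical point $j_8(\gamma_3)=\gamma_4$, and from $K(j_8u)=j_8(j_8u)$ we get $K(\gamma_4)=j_8(\gamma_4)=y$ and $K(y)=K(j_8\gamma_4)=j_8(y)=a$; take $x=z=y$. Also $R_n(w)$ is monotone in $w$.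

**Lemma 9.** If $R_n(\nu)$, $\nu\ge r(a)$, and $b$ is a $\sigma$-step from $\nu$ to $x'$, then $R_{n+1}(x')$ and $\mu(x')\ge F_{n+1}(\mu(\nu))$.

*Proof.* Take the data of $R_n(\nu)$. Here $\mathrm{crit}(b)=\sigma$, $b(\sigma)=\nu$, $b(\nu)\le x'$; in particular $b$ fixes $\gamma_0,\dots,\gamma_4$ and $y$. Let $V'=bs$. Then $\mathrm{crit}(V')=b(\gamma_3)=\gamma_3$, and
$$V'(\gamma_3)=b(\sigma)=\nu,\quad V'(\gamma_4)=b(a),\quad V'(y)=b(r(y)),\quad V'(b(a))=b(s(a))=b(r(a))\le b(\nu)\le x'.$$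
Also $\nu=b(\sigma)<b(a)$. The new list is
$$\gamma_4<V'\beta_0=V'\gamma_4=b(a)<V'\beta_1<\dots<V'\beta_n,\qquad\text{with bound }z'=V'(z)\ge V'(y)=b(r(y)).$$

**Step 17: the new bottom pair $(\gamma_4,b(a))$.** The embedding $b\varphi'$ maps $\gamma_1\mapsto b(\varphi'\gamma_1)=b(\gamma_4)=\gamma_4$, $\gamma_2\mapsto b(a)$, and $b(a)\mapsto b(\varphi'(a))\le b(r(y))\le z'$. Since $b(a)>\gamma_2$, it is a type 1 link $\gamma_4\to b(a)$ bounded by $z'$. The embedding $b(r\varphi)$ has critical point $b(\gamma_3)=\gamma_3$ and maps $\gamma_3\mapsto b(\gamma_4)=\gamma_4$, $\gamma_4\mapsto b(a)$, $y\mapsto b((r\varphi)(y))\le b(r(y))\le z'$. So it witnesses the $r$-triple $(\gamma_4,b(a);z')$.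

**Step 18: the other pairs.** Let $\kappa$ witness the $r$-triple $(\beta_i,\beta_{i+1};z)$. Then $\mathrm{crit}(V'\kappa)=V'(\gamma_3)=\nu\ge r(a)>y$, so $V'\kappa$ fixes $\gamma_1,\gamma_2,\gamma_3,\gamma_4,y$. Hence $(V'\kappa)V'$ has critical point $(V'\kappa)(\gamma_3)=\gamma_3$, and for $u\in\{\gamma_3,\gamma_4,y\}$ it maps $u\mapsto(V'\kappa)(V'u)=V'(\kappa u)$. These values are $V'\beta_i$, $V'\beta_{i+1}$, and $V'(\kappa y)\le z'$, so we have an $r$-triple $(V'\beta_i,V'\beta_{i+1};z')$.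

For the link, let $\psi=(V'\kappa)(b\chi_s)$. First, $b\chi_s$ maps $\gamma_1\mapsto b(\chi_s\gamma_1)=b(\sigma)$, $\gamma_2\mapsto b(a)$, and $b(a)\mapsto b(\chi_s(a))\le b(r(y))$. Therefore
$$\psi(\gamma_1)=(V'\kappa)(b(\sigma))=(V'\kappa)(V'\gamma_3)=V'(\kappa\gamma_3)=V'\beta_i,$$
$$\psi(\gamma_2)=(V'\kappa)(b(a))=(V'\kappa)(V'\gamma_4)=V'(\kappa\gamma_4)=V'\beta_{i+1},$$
$$\psi(V'\beta_{i+1})=(V'\kappa)\big((b\chi_s)(b(a))\big)\le(V'\kappa)(b(r(y)))=(V'\kappa)(V'y)=V'(\kappa y)\le z'.$$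
Since $V'\beta_{i+1}>\gamma_2$, $\psi$ is a type 1 link $V'\beta_i\to V'\beta_{i+1}$ bounded by $z'$.

**Step 19: the top.** $V'K$ has critical point $V'\beta_n$, maps $V'\beta_n\mapsto V'x\ge z'$, and
$$(V'K)(V'x)=V'(Kx)\le V'(\nu)\le V'(b(a))\le x'.$$
This proves $R_{n+1}(x')$.

**Step 20: the growth.** Since $x\ge z\ge y>\gamma_3$, $V'x>V'(\gamma_3)=\nu>a$. Apply Lemma 3 with $\beta_0=\gamma_4$, $x_0=a$, $\Phi_0=f$, which is allowed by Lemma 8 and (U3), to the $V'\beta_n$-step $V'K$ from $V'x$ to $x'$ and the $n+1$ links bounded by $z'$. It gives $\mu(x')\ge F_{n+1}(\mu(V'x))\ge F_{n+1}(\mu(\nu))$. $\square$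

**Lemma 10.** An $a$-step from $x\ge r(a)$ to $x'$ gives $\mu(x')\ge E_0(\mu(x))$.

*Proof.* Let $m=\mu(x)\ge1$. The type 1 link $\chi_s:\sigma\to a$ is bounded by $r(y)<r(a)\le x$, so Lemma 2 gives a $\sigma$-chain $x=c_0<\dots<c_m\le x'$. All $c_i\ge r(a)\ge a$, so $R_0(c_0)$ holds. By Lemma 9, inductively, $R_i(c_i)$ and $\mu(c_{i+1})\ge F_{i+1}(\mu(c_i))$. Hence $\mu(x')\ge\mu(c_m)\ge F_m(\mu(c_{m-1}))\ge F_m(m)=E_0(m)$. $\square$

**Step 21: five more links above $a$.** We iterate $E_0$ along a fixed list. Apply Lemma 6 with $b=s$, so $V=sr$. Then $V(\gamma_1)=s(\gamma_4)=a$, $V(\sigma)=V(s\gamma_3)=s(r\gamma_3)=r(r\gamma_3)=r(\sigma)$, and $V(a)=V(s\gamma_4)=s(r\gamma_4)=s(a)=r(a)$. The following are triples with third entry $\le a$.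

* $j$ witnesses $(\gamma_1,\gamma_2;\gamma_4)$.
* $j_3$ witnesses $(\gamma_2,\gamma_3;\gamma_4)$.
* $r$ witnesses $(\gamma_3,\gamma_4;y)$.
* $j_8r$ witnesses $(\gamma_4,y;a)$: by (3), $(j_8r)(\gamma_i)=j_8(r\gamma_i)$ for $i\le2$, and $j_8$ maps $\gamma_3,\gamma_4,y$ to $\gamma_4,y,a$.
* $Br$ witnesses $(y,\sigma;a)$: $(Br)(\gamma_i)=B(r\gamma_i)$ for $i\le2$, and $B$ maps $\gamma_3,\gamma_4,y$ to $y,\sigma,a$.

By Lemma 6 there are links
$$a=V\gamma_1\to V\gamma_2\to V\gamma_3\to V\gamma_4\to Vy\to V\sigma=r(\sigma),$$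
all bounded by $V(a)=r(a)$.

**Step 22: conclusion.** The embedding $rj_8$ has critical point $r(\gamma_3)=\sigma$ and maps $\sigma=r(\gamma_3)\mapsto r(j_8\gamma_3)=r(\gamma_4)=a$ and $a=r(\gamma_4)\mapsto r(j_8\gamma_4)=r(y)$. So it is a $\sigma$-step from $a$ to $r(y)$, and its image $r(rj_8)$ is an $r(\sigma)$-step from $r(a)$ to $r(r(y))$. Apply Lemma 3 with $\beta_0=a$, $x_0=z=r(a)$, $\Phi_0=E_0$, which is allowed by Lemma 10 and the monotonicity facts, and $n=5$:
$$\mu(r(r(y)))\ge E_5(\mu(r(a))).$$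
Since $r(a)>r(y)$, (12) gives $\mu(r(a))\ge\mu(r(y))\ge g_{2059}$. With (13), (7) and (10),
$$q(5)>|C\cap\Omega|\ge|C\cap r(r(y))|\ge\mu(r(r(y)))\ge E_5(g_{2059}).$$
This proves Theorem 2. $\blacksquare$
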